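\title{Normal subgroups of free periodic groups of prime period}

\begin{abstract}
Let $B(m,p)$ be the free group of rank $m\ge 2$ in the variety of groups satisfying $x^p=1$. We prove that for every prime $p\ge 665$ no nontrivial proper normal subgroup of $B(m,p)$ is itself free in this variety; this answers a question of S.~I.~Adian for the primes $665<p\le 997$. The proof uses one property of $B(m,p)$, which follows from theorems of Adian and of Adian and Atabekyan: every homogeneous, conjugation invariant function $B(m,p)\to\mathbb{F}_p$ is the $p$-th power map of a central extension. A free periodic normal subgroup would force many of these power maps to be additive, and functions supported on a single conjugacy class of cyclic subgroups cannot be.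
\end{abstract}

\section{The question and the results}\label{sec:intro}

A group has \emph{exponent $n$} if $x^n=1$ for all its elements $x$. Let $F$ be a free group of rank $m$, a finite or infinite cardinal, and let $F^n$ be the subgroup generated by all $n$-th powers. The group $B(m,n)=F/F^n$ is free in the variety of groups of exponent $n$: every map from its $m$ free generators to a group of exponent $n$ extends to a homomorphism. A \emph{free periodic group of period $n$} is a group isomorphic to $B(m,n)$ for some $m\ge1$; the trivial group, which is free of rank $0$, is excluded.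

Every subgroup of a free group is free. The group $B(m,n)$ with $m\ge2$ also has proper subgroups that are free in its variety, for instance those generated by a part of the free generators. Can such a subgroup be normal? S.~I.~Adian asked the following in the Kourovka Notebook \cite{Kourovka}.
\begin{quote}
\emph{Is it true that none of the proper normal subgroups of $B(m,n)$ of prime period $n>665$ is a free periodic group?}
\end{quote}
For $m\le1$ there is nothing to ask, so let $m\ge2$. It is shown in \cite{Normalizers} that for odd $n\ge1003$ every nontrivial subgroup of $B(m,n)$ that is free in the variety of groups of exponent $n$ coincides with its normalizer. This gives a positive answer for all primes $n>997$. According to \cite{Normalizers}, A.~Yu.~Ol'shanskii had earlier obtained a similar result for $n>10^{78}$, and the question is stated there to be open for the remaining primes, that is, for $665<n\le997$.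

The smallest primes behave like free groups. The group $B(m,2)$ is elementary abelian, so each of its nontrivial subgroups is normal and free periodic. The group $B(m,3)$ is nilpotent, so it has a central subgroup of order $3$, which is a proper normal subgroup, free periodic of rank $1$. The reason to expect the opposite for large primes $p$ is the following. Let $N$ be normal in a group of exponent $p$, and let $\varphi$ be conjugation by an element $g$. Expanding $(xg)^p=1$ gives $x\,\varphi(x)\cdots\varphi^{p-1}(x)=1$ for all $x\in N$. If $N$ is free periodic, it has few relations that could account for this identity, and it turns out that $\varphi$ must act trivially on the abelianization of $N$. Thus $N$ is central modulo its commutator subgroup, while the property of $B(m,p)$ described below leaves very little room for commuting elements.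

\begin{theorem}\label{thm:main}
Let $p\ge665$ be a prime and let $m\ge2$ be a finite or infinite cardinal. Then no nontrivial proper normal subgroup of $B(m,p)$ is a free periodic group of period $p$. In particular, Adian's question has a positive answer for all primes $p$ with $665<p\le997$.
\end{theorem}

Throughout, $p$ is a prime, $[a,b]=aba^{-1}b^{-1}$, $N'=[N,N]$, and $a\sim b$ means that $a$ and $b$ are conjugate in the ambient group. Let $H$ be a group of exponent $p$. A \emph{class function} on $H$ is a map $f\colon H\to\mathbb{F}_p$ such that
\[
f(txt^{-1})=f(x),\qquad f(x^k)=kf(x)\qquad(t,x\in H,\ k\in\mathbb{Z}).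
\]
A \emph{central extension of $H$ by $\mathbb{F}_p$} is a surjective homomorphism $\pi\colon E\to H$ whose kernel $Z$ is central in $E$ and is identified with the additive group $\mathbb{F}_p$. Its \emph{power function} is
\[
f_E\colon H\to Z=\mathbb{F}_p,\qquad f_E(x)=\hat x^{\,p}\quad\text{for any }\hat x\in\pi^{-1}(x).
\]
Here $\hat x^{\,p}\in Z$ because $x^p=1$, and the lift does not matter because $(\hat xz)^p=\hat x^{\,p}z^p=\hat x^{\,p}$ for $z\in Z$. The power function measures the failure of $E$ to have exponent $p$. It is a class function, since $(\hat t\hat x\hat t^{-1})^p=\hat t\hat x^{\,p}\hat t^{-1}=\hat x^{\,p}$ and $(\hat x^{\,k})^p=(\hat x^{\,p})^k$.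

\begin{definition}
A group $H$ of exponent $p$ has \emph{property \textup{(S)}} if every class function on $H$ is the power function of some central extension of $H$ by $\mathbb{F}_p$.
\end{definition}

\begin{theorem}\label{thm:S}
For every prime $p\ge665$ and every $m\ge2$, the group $B(m,p)$ has property \textup{(S)}.
\end{theorem}

A subgroup $N$ of a group $L$ is a \emph{retract} of $L$ if there is a homomorphism $\tau\colon L\to N$ that is the identity on $N$. We call a group \emph{projective} if it is isomorphic to a retract of a free periodic group of period $p$. Projective groups have exponent $p$; free periodic groups of period $p$ and the trivial group are projective.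

\begin{theorem}\label{thm:abstract}
Let $p\ge5$ be a prime and let $H$ be a group of exponent $p$ with property \textup{(S)}.
\begin{enumerate}
\item[(a)] No nontrivial proper normal subgroup of $H$ is a free periodic group of period $p$, of any rank $\ge1$.
\item[(b)] No proper normal subgroup $N$ of $H$ with $N\ne N'$ is projective.
\end{enumerate}
\end{theorem}

Part (a) is a special case of part (b): a free periodic group $N$ maps onto the group of order $p$, so $N\ne N'$. Theorem~\ref{thm:main} is the combination of Theorems~\ref{thm:S} and~\ref{thm:abstract}(a), and part (b) applies to $B(m,p)$ as well.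

Theorem~\ref{thm:abstract} is proved in full in Sections~\ref{sec:power}--\ref{sec:additive}. Section~\ref{sec:rankone} treats a normal subgroup of order $p$ and reduces the general case to two properties of $N$, which are established in Sections~\ref{sec:action} and~\ref{sec:additive}. Theorem~\ref{thm:S} is deduced in Section~\ref{sec:S} from two published results \cite{Adian,AA}; the bound $665$ enters only there. Section~\ref{sec:subgroups} extends Theorem~\ref{thm:main} to some subgroups of $B(m,p)$. The normalizer theorem of \cite{Normalizers} is not claimed here for $665\le n<1003$.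

\section{Indicator functions and additive power functions}\label{sec:power}

The proof plays two facts against each other: class functions can be concentrated on one conjugacy class of cyclic subgroups, and power functions are additive on elements that nearly commute.

\begin{lemma}\label{lem:indicator}
Let $H$ be a group of exponent $p$ and let $1\ne g\in H$. If $g^k\sim g^l$, then $k\equiv l\pmod p$. The function
\[
f_g(x)=\begin{cases}k&\text{if }x\sim g^k,\\ 0&\text{if $x$ is not conjugate to an element of }\langle g\rangle\end{cases}
\]
is a class function, and $f_g(x)=1$ if and only if $x\sim g$. If $N$ is a normal subgroup of $H$ and $g\notin N$, then $f_g$ vanishes on $N$.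
\end{lemma}

\begin{proof}
Suppose that $tgt^{-1}=g^s$. Then $g=t^pgt^{-p}=g^{s^p}=g^s$, because $t^p=1$ and $s^p\equiv s\pmod p$; hence $s\equiv1$. Now let $g^k\sim g^l$. If $k\equiv0$, then $g^l=1$ and $l\equiv0$. Otherwise choose $k'$ with $kk'\equiv1$; then $g\sim g^{lk'}$, so $lk'\equiv1$ and $l\equiv k$. Thus $f_g$ is well defined; it is conjugation invariant and takes the value $1$ exactly on the class of $g$. If $x\sim g^k$, then $x^l\sim g^{kl}$. If $x$ is not conjugate into $\langle g\rangle$, then for $l\not\equiv0$ neither is $x^l$, since $x$ is a power of $x^l$, and for $l\equiv0$ we have $f_g(x^l)=f_g(1)=0$. So $f_g(x^l)=lf_g(x)$ in all cases. Finally, if $x\in N$ and $f_g(x)=k\ne0$, then $g^k\in N$ and hence $g\in N$.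
\end{proof}

We call $f_g$ the \emph{indicator function} of $g$. Choose generators $g_j$ of representatives of the conjugacy classes of subgroups of order $p$ in $H$. Each $x\ne1$ is conjugate to a power of exactly one $g_j$, so the class functions are the sums $\sum_jc_jf_{g_j}$ with arbitrary $c_j\in\mathbb{F}_p$. Property (S) therefore says that the relations $g_j^p=1$ are independent in a strong sense: in a central extension the powers $\hat g_j^{\,p}$ may be prescribed at will.

For a group $Y$ let $\gamma_1(Y)=Y$ and $\gamma_{i+1}(Y)=[\gamma_i(Y),Y]$. If $Y=\langle u,v\rangle$, then $\gamma_2(Y)$ is the normal closure of $[u,v]$ in $Y$. The \emph{Hall--Petrescu formula} states that for $Y=\langle u,v\rangle$ and $n\ge1$ there are elements $c_i\in\gamma_i(Y)$ with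
\begin{equation}\label{eq:HP}
u^nv^n=(uv)^n\,c_2^{\binom n2}c_3^{\binom n3}\cdots c_n^{\binom nn}.
\end{equation}

\begin{lemma}\label{lem:class3}
Let $p\ge5$. Let $E$ be a group, $Z$ a central subgroup, and $A$ a normal subgroup of exponent $p$ with $[A,E]\le Z\le A$. If $u,v\in E$ and $[u,v]\in A$, then $(uv)^p=u^pv^p$.
\end{lemma}

\begin{proof}
Let $Y=\langle u,v\rangle$. Since $A$ is normal, $\gamma_2(Y)\le A$. Then $\gamma_3(Y)\le[A,E]\le Z$ and $\gamma_4(Y)=1$. In \eqref{eq:HP} with $n=p$ only $c_2,c_3\in A$ can be nontrivial, and $p$ divides $\binom p2$ and $\binom p3$ because $p\ge5$.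
\end{proof}

\begin{example}\label{ex:abelian}
The group $C_p=\langle x\rangle$ of order $p$ has property (S). A class function is determined by $c=f(x)$; the value $c=0$ is realized by $C_p\times\mathbb{F}_p$, and $c\ne0$ by $\mathbb{Z}/p^2\mathbb{Z}\to C_p$, $1\mapsto x$, with the kernel identified with $\mathbb{F}_p$ by $p\mapsto c$. For $p\ge5$ the group $C_p\times C_p=\langle g\rangle\times\langle h\rangle$ does not have property (S). Lemma~\ref{lem:class3} with $A=Z$ shows that every power function on it is additive, whereas $f_g(g)+f_g(h)=1$ and $f_g(gh)=0$.
\end{example}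

\section{A normal subgroup of order $p$, and a reduction}\label{sec:rankone}

Let $p\ge5$, let $H$ have property (S), and suppose that $N=\langle y\rangle$ is a proper normal subgroup of order $p$, that is, a free periodic normal subgroup of rank $1$. We look for a contradiction.

First, $N$ is central: conjugation by $g\in H$ is an automorphism of $N$ of order dividing $p$, and the automorphism group of $N$ has order $p-1$.

Second, let $\pi\colon E\to H$ be a central extension whose power function $f$ vanishes on $N$, and let $A=\pi^{-1}(N)$. Then $A$ has exponent $p$ because $f|_N=0$, and $[A,E]\le Z$ because $N$ is central in $H$. By Lemma~\ref{lem:class3}, $f(gh)=f(g)+f(h)$ whenever $[g,h]\in N$.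

Third, take $g\notin N$. By (S) and Lemma~\ref{lem:indicator} the previous paragraph applies to $f_g$ and gives $f_g(yg)=f_g(y)+f_g(g)=1$. So $yg=hgh^{-1}$ for some $h$, that is, $[h,g]=y$. This is the first use of (S): additivity of an indicator function \emph{creates} a conjugacy. The elements $g,h$ commute modulo $N$, and $h\notin N\langle g\rangle$, because the elements of $N\langle g\rangle$ commute with $g$.

If $H$ is generated by $g$ and $h$, we finish as in Example~\ref{ex:abelian}. Conjugate elements have the same image in the abelian group $H/N$, and the images of $h$ and $gh$ are not powers of the image of $g$; so $f_g(h)=f_g(gh)=0$, while additivity demands $f_g(gh)=1$. In a larger group $H$ this fails, since $h$ or $gh$ may be conjugate into $\langle g\rangle$ by an element outside $\langle g,h\rangle$. The remedy is to replace $h$ by an element $u$ with $f_g(u)=0$ and to use the second indicator function $f_u$ as well. We give this argument in the generality needed later.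

\begin{definition}
A normal subgroup $N$ of a group $H$ of exponent $p$ is \emph{additive in $H$} if $f(gh)=f(g)+f(h)$ whenever $g,h\in H$ satisfy $[g,h]\in N$ and $f$ is the power function of a central extension of $H$ by $\mathbb{F}_p$ with $f|_N=0$.
\end{definition}

\begin{proposition}\label{prop:reduction}
Let $H$ be a group of exponent $p$ with property \textup{(S)}, and let $N$ be a normal subgroup that is additive in $H$.
\begin{enumerate}
\item[(a)] If $g\in H\setminus N$, $h\in H$ and $[g,h]\in N$, then $h\in N\langle g\rangle$.
\item[(b)] If $N\ne H$ and $[N,H]\le N'$, then $N=N'$.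
\end{enumerate}
\end{proposition}

\begin{proof}
For every $a\in H\setminus N$ the function $f_a$ vanishes on $N$ by Lemma~\ref{lem:indicator} and is a power function by (S). Hence $f_a$ is additive on pairs of elements that commute modulo $N$.

(a) Suppose that $h\notin N\langle g\rangle$. Let $c$ be an integer representing $f_g(h)$ and put $u=hg^{-c}$. Then $u\notin N$, and $g,h,u$ commute pairwise modulo $N$. By additivity,
\[
f_g(u)=f_g(h)+f_g(g^{-c})=c-c=0.
\]
We also have $f_u(g)=0$. Otherwise $g\sim u^k$ with $k\not\equiv0$, so $u\sim g^{k'}$ with $kk'\equiv1$, and $f_g(u)=k'\ne0$. Now evaluate both functions at $gu$: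
\[
f_g(gu)=f_g(g)+f_g(u)=1,\qquad f_u(gu)=f_u(g)+f_u(u)=1.
\]
By Lemma~\ref{lem:indicator}, $gu\sim g$ and $gu\sim u$. Hence $u\sim g$ and $f_g(u)=1$, a contradiction.

(b) Fix $g\in H\setminus N$ and let $y\in N$ be arbitrary. Since $[y,g]\in N$, we get $f_g(yg)=f_g(y)+f_g(g)=1$, so $yg=hgh^{-1}$ for some $h\in H$, and $y=[h,g]$. Then $[g,h]=y^{-1}\in N$, and by (a) $h=xg^k$ with $x\in N$. Therefore
\[
y=xg^k\,g\,g^{-k}x^{-1}g^{-1}=[x,g]\in[N,H]\le N'.\qedhere
\]
\end{proof}

For $N$ of order $p$ we found $h\notin N\langle g\rangle$ with $[g,h]\in N$, which contradicts part (a); this proves Theorem~\ref{thm:abstract} in rank $1$. The subgroup $N=1$ is additive for $p\ge5$ by Lemma~\ref{lem:class3} with $A=Z$, so part (a) also shows how little commutation (S) allows: for $p\ge5$, in a group of exponent $p$ with property (S) an element $g\ne1$ commutes only with its own powers.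

To prove Theorem~\ref{thm:abstract} it remains to show that a projective normal subgroup $N$ satisfies $[N,H]\le N'$ and is additive. In rank $1$ both came from the centrality of $N$. We take them in this order, because the first is used for the second.

\section{The action on the abelianization}\label{sec:action}

\begin{proposition}\label{prop:action}
Let $p$ be any prime, $G$ a group of exponent $p$, and $N$ a projective normal subgroup of $G$. Then $[N,G]\le N'$.
\end{proposition}

Fix $g\in G$ and let $\varphi(x)=gxg^{-1}$ for $x\in N$. Then $\varphi^p=1$, and from $(xg)^p=x\cdot gxg^{-1}\cdots g^{p-1}xg^{-(p-1)}\cdot g^p$ we obtain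
\begin{equation}\label{eq:norm}
x\,\varphi(x)\,\varphi^2(x)\cdots\varphi^{p-1}(x)=1\qquad(x\in N).
\end{equation}
Let $\varphi_1$ be the induced linear map on the $\mathbb{F}_p$-vector space $N/N'$ and let $D=\varphi_1-1$. We must show that $D=0$. Reading \eqref{eq:norm} in $N/N'$ gives $1+\varphi_1+\dots+\varphi_1^{p-1}=0$. In $\mathbb{F}_p[t]$ we have $1+t+\dots+t^{p-1}=(t-1)^{p-1}$, so this says only that $D^{p-1}=0$. That settles $p=2$, but no more can come from the abelianization alone. For odd $p$, the group of upper unitriangular $3\times3$ matrices over $\mathbb{F}_p$ has exponent $p$, since $(1+\nu)^p=1+\nu^p=1$ when $\nu^3=0$; the matrices with $(1,2)$ entry zero form a normal subgroup $N\cong C_p\times C_p$ that is not central, although $N'=1$. So we must use the noncommutativity of $N$, and we do this in the group algebra.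

\subsection*{The group algebra below degree $p$}
Let $N$ be a group of exponent $p$. Let $\Delta=\Delta_N$ be the augmentation ideal of $\mathbb{F}_pN$, spanned by the elements $x-1$, and let $V=V_N=\Delta/\Delta^2$. The map $x\mapsto x-1+\Delta^2$ induces an isomorphism $N/N'\cong V$. Indeed, it is a homomorphism because $xy-1=(x-1)+(y-1)+(x-1)(y-1)$; and the linear map $\mathbb{F}_pN\to N/N'$, $x\mapsto xN'$, kills the products $(x-1)(y-1)=xy-x-y+1$ that span $\Delta^2$, so it induces the inverse. Multiplication defines a linear map
\[
\mu_N\colon V^{\otimes(p-1)}\to\Delta^{p-1}/\Delta^p,\qquad (a_1+\Delta^2)\otimes\dots\otimes(a_{p-1}+\Delta^2)\mapsto a_1\cdots a_{p-1}+\Delta^p.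
\]
The law $x^p=1$ reads $(x-1)^p=0$ in $\mathbb{F}_pN$, a relation of degree $p$. The next lemma says that for a free periodic group there is no relation of lower degree.

\begin{lemma}\label{lem:tensor}
If $N$ is projective, then $\mu_N$ is injective.
\end{lemma}

\begin{proof}
First let $N$ be free periodic on generators $x_i$. Let $R=\mathbb{F}_pN/\Delta^p$ and $T=\mathbb{F}_p\langle X_i\rangle/I^p$, where $\mathbb{F}_p\langle X_i\rangle$ is the free associative algebra and $I$ is the ideal generated by the $X_i$. For $u\in I/I^p$ we have $(1+u)^p=1+u^p=1$, so $1+I/I^p$ is a group of exponent $p$. By freeness $x_i\mapsto1+X_i$ extends to a homomorphism from $N$ to this group. The resulting algebra map $\mathbb{F}_pN\to T$ sends $\Delta$ into $I/I^p$, so it induces $\alpha\colon R\to T$. Conversely, $X_i\mapsto x_i-1$ sends $I$ into $\Delta$ and induces $\beta\colon T\to R$. The composites fix the generators $X_i$ of $T$ and the generators $x_i$ of $R$ (note $x_i^{-1}=x_i^{p-1}$), so $\alpha$ and $\beta$ are mutually inverse, and they identify $\Delta^d/\Delta^p$ with $I^d/I^p$ for all $d\le p$. Under this identification $V=I/I^2$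 has the basis $X_i$, and $\mu_N$ sends the basis tensors $X_{i_1}\otimes\dots\otimes X_{i_{p-1}}$ to the monomials $X_{i_1}\cdots X_{i_{p-1}}$, which form a basis of $I^{p-1}/I^p$.

Now let $N\le L$ with $L$ free periodic and $\tau\colon L\to N$ a retraction. The inclusion induces $\iota\colon V_N\to V_L$, and $\tau$ induces a left inverse of $\iota$; so $\iota^{\otimes(p-1)}$ has a left inverse and is injective. Hence $\mu_L\circ\iota^{\otimes(p-1)}$ is injective. This map equals $\mu_N$ followed by the natural map $\Delta_N^{p-1}/\Delta_N^p\to\Delta_L^{p-1}/\Delta_L^p$, so $\mu_N$ is injective.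
\end{proof}

To separate \eqref{eq:norm} into homogeneous pieces we need powers $x^\lambda$ to depend polynomially on $\lambda$, and this is what the exponential provides. Let $J$ be an ideal with $J^p=0$ in an $\mathbb{F}_p$-algebra. For $u\in J$ put
\[
\exp(u)=\sum_{k=0}^{p-1}\frac{u^k}{k!},\qquad\log(1+u)=\sum_{k=1}^{p-1}(-1)^{k-1}\frac{u^k}{k}.
\]
All denominators are prime to $p$. We have
\begin{equation}\label{eq:exp}
\exp(\log(1+u))=1+u,\qquad\exp(au)\exp(bu)=\exp((a+b)u)\quad(a,b\in\mathbb{F}_p).
\end{equation}
The first identity holds modulo $t^p$ for the truncated polynomials in $\mathbb{Q}[t]$, whose coefficients can be reduced modulo $p$; the second is the binomial theorem in degrees below $p$. We shall also use twice that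
\begin{equation}\label{eq:sums}
\sum_{\lambda\in\mathbb{F}_p}\lambda^d=\begin{cases}0&\text{for }1\le d\le p-2,\\-1&\text{for }d=p-1,\end{cases}
\end{equation}
which holds because $\mathbb{F}_p^*$ is cyclic of order $p-1$.

\subsection*{A computation in two letters}
Let $\Lambda$ be the quotient of the free algebra $\mathbb{F}_p\langle y,w\rangle$ by the ideal spanned by the monomials of degree $\ge p$. The monomials of degree $<p$ form a basis, so $\Lambda$ is graded by the total degree and also by the degree in $w$. The product
\[
\Pi=\prod_{i=0}^{p-1}\exp(y+iw)=\exp(y)\exp(y+w)\cdots\exp(y+(p-1)w)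
\]
models the left side of \eqref{eq:norm} for an automorphism with $y\mapsto y+w$, $w\mapsto w$, the simplest case in which $D\ne0$.

Take $p=3$, with $z_0=y$, $z_1=y+w$, $z_2=y-w$. In degree $1$ we get $z_0+z_1+z_2=3y=0$, which is the information $D^2=0$ found above. In degree $2$,
\[
\tfrac12(z_0^2+z_1^2+z_2^2)+z_0(z_1+z_2)+z_1z_2=\tfrac12(3y^2+2w^2)+2y^2+(y^2-yw+wy-w^2)=wy-yw .
\]
So the obstruction is a commutator in the top degree $p-1$. It would vanish if $y$ and $w$ commuted, as they do for the abelian subgroup in the matrix example. The general case is the same in kind. Write $(\operatorname{ad}y)(a)=ya-ay$.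

\begin{lemma}\label{lem:Pi}
The component of $\Pi$ of degree $1$ in $w$ equals $-\frac1{(p-2)!}(\operatorname{ad}y)^{p-2}w$. In particular, the component of $\Pi$ of total degree $p-1$ is not zero.
\end{lemma}

\begin{proof}
Sorting by the degree in $w$, we have $\exp(y+iw)=\exp(y)+iL+(\text{degree}\ge2\text{ in }w)$, where
\[
L=\sum_{d=1}^{p-1}\frac1{d!}\sum_{a+b=d-1}y^awy^b=w+(\text{total degree}\ge2)
\]
does not depend on $i$. By \eqref{eq:exp}, $\exp(y)^i=\exp(iy)$ and $\exp(y)^{p-1-i}=\exp(-iy)\exp(-y)$. So the component of $\Pi$ of degree $1$ in $w$ is
\[
\sum_{i=0}^{p-1}\exp(y)^i\cdot iL\cdot\exp(y)^{p-1-i}=\Big(\sum_{i=0}^{p-1}i\,\exp(iy)\,L\exp(-iy)\Big)\exp(-y).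
\]
Left and right multiplication by $y$ commute, so $(\operatorname{ad}y)^kL=\sum_{a+b=k}\frac{k!}{a!\,b!}\,y^aL(-y)^b$. The terms $y^aLy^b$ with $a+b\ge p-1$ have total degree $\ge p$ and vanish. Therefore
\[
\sum_{i=0}^{p-1}i\,\exp(iy)\,L\exp(-iy)=\sum_{k=0}^{p-2}\Big(\sum_{i=0}^{p-1}i^{\,k+1}\Big)\frac{(\operatorname{ad}y)^kL}{k!}=-\frac{(\operatorname{ad}y)^{p-2}L}{(p-2)!}
\]
by \eqref{eq:sums}. All terms of $(\operatorname{ad}y)^{p-2}L\cdot\exp(-y)$ other than $(\operatorname{ad}y)^{p-2}w$ have total degree $\ge p$, which gives the formula. The element $(\operatorname{ad}y)^{p-2}w$ is homogeneous of total degree $p-1$, and it contains the monomial $y^{p-2}w$ with coefficient $1$.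
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:action}]
Keep $g,\varphi,\varphi_1,D$ as above and identify $N/N'$ with $V$. The automorphism $\varphi$ acts on $R=\mathbb{F}_pN/\Delta^p$, preserves $J=\Delta/\Delta^p$, and induces $\varphi_1$ on $V$.

\emph{The top component of \eqref{eq:norm}.} Let $x\in N$, $\xi=\log x\in J$ and $\xi_i=\varphi^i(\xi)$. By \eqref{eq:exp}, $x^\lambda=\exp(\lambda\xi)$ and hence $\varphi^i(x^\lambda)=\exp(\lambda\xi_i)$ for $\lambda\in\mathbb{F}_p$. Apply \eqref{eq:norm} to $x^\lambda$ and expand the product $\prod_i\exp(\lambda\xi_i)=1$; since $J^p=0$,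
\[
\sum_{d=1}^{p-1}\lambda^dQ_d=0\quad(\lambda\in\mathbb{F}_p),\qquad Q_d=\sum_{k_0+\dots+k_{p-1}=d}\frac{\xi_0^{k_0}}{k_0!}\cdots\frac{\xi_{p-1}^{k_{p-1}}}{k_{p-1}!}.
\]
Summing over $\lambda$ and using \eqref{eq:sums} gives $Q_{p-1}=0$. Each term of $Q_{p-1}$ is a product of $p-1$ elements of $J$, so it depends only on the classes of the $\xi_i$ in $V$. These are $\varphi_1^iv$, where $v=x-1+\Delta^2$ is the class of $\xi$, and every $v\in V$ arises from some $x$. Thus $Q_{p-1}$ is the image under $\mu_N$ of the left side of \eqref{eq:tensor} below, and Lemma~\ref{lem:tensor} gives, for every $v\in V$,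
\begin{equation}\label{eq:tensor}
\sum_{k_0+\dots+k_{p-1}=p-1}\frac{v^{\otimes k_0}}{k_0!}\otimes\frac{(\varphi_1v)^{\otimes k_1}}{k_1!}\otimes\dots\otimes\frac{(\varphi_1^{p-1}v)^{\otimes k_{p-1}}}{k_{p-1}!}=0\quad\text{in }V^{\otimes(p-1)}.
\end{equation}
The gain is that an identity between tensors is preserved by every linear map defined on $V$.

\emph{Reduction to two letters.} Suppose that $D\ne0$ and choose $v$ with $Dv\ne0$. Since $D^p=\varphi_1^p-1=0$, there is a least $r$ with $D^rv=0$, and $r\ge2$. The vectors $v,Dv,\dots,D^{r-1}v$ are linearly independent: if $D^jv$ is the first term with nonzero coefficient in a relation, applying $D^{r-1-j}$ gives $D^{r-1}v=0$. So there is a linear map $\theta\colon V\to\mathbb{F}_py\oplus\mathbb{F}_pw$ with $\theta(v)=y$, $\theta(Dv)=w$, and $\theta(D^jv)=0$ for $j\ge2$. From $\varphi_1^iv=\sum_j\binom ijD^jv$ we get $\theta(\varphi_1^iv)=y+iw$. The linear map $V^{\otimes(p-1)}\to\Lambda$, $a_1\otimes\dots\otimes a_{p-1}\mapsto\theta(a_1)\cdots\theta(a_{p-1})$, sends the left side of \eqref{eq:tensor} to the component of $\Pi$ of total degree $p-1$. This component is then zero, contrary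 to Lemma~\ref{lem:Pi}.

Hence $D=0$, that is, $[g,x]=\varphi(x)x^{-1}\in N'$ for all $x\in N$ and all $g\in G$.
\end{proof}

\section{Additivity and the proof of Theorem~\ref{thm:abstract}}\label{sec:additive}

We want to apply Lemma~\ref{lem:class3} to a central extension $E$ of $H$, with the preimage $\hat N$ of $N$ in the role of $A$. Proposition~\ref{prop:action} makes $N$ central only modulo $N'$, so we have to divide $E$ by $\hat N'$. The danger is that $\hat N'$ contains $Z$, in which case the power function is lost in the quotient. Projectivity, used here for the second time, excludes this by splitting the extension over $N$.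

\begin{proposition}\label{prop:additive}
Let $p\ge5$, let $H$ be a group of exponent $p$, and let $N$ be a projective normal subgroup of $H$. Then $N$ is additive in $H$.
\end{proposition}

\begin{proof}
Let $\pi\colon E\to H$ be a central extension with kernel $Z$ whose power function $f$ vanishes on $N$. Then $\hat N=\pi^{-1}(N)$ has exponent $p$.

Let $N\le L$ with $L$ free periodic on generators $\ell_i$ and let $\tau\colon L\to N$ be a retraction. Choose $\hat\ell_i\in\hat N$ with $\pi(\hat\ell_i)=\tau(\ell_i)$. Since $\hat N$ has exponent $p$, the map $\ell_i\mapsto\hat\ell_i$ extends to a homomorphism $\sigma\colon L\to\hat N$, and $\pi\sigma=\tau$. So $\pi\sigma$ is the identity on $N$, and $N_1=\sigma(N)$ satisfies $\hat N=N_1Z$ and $N_1\cap Z=1$.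

Put $S=\hat N'$. As $Z$ is central, $S=N_1'\le N_1$, so $S\cap Z=1$. The subgroup $N_1$ need not be normal in $E$, but $S$ is, being characteristic in the normal subgroup $\hat N$. Also $\pi(S)=N'$, so $\pi^{-1}(N')=SZ$. By Proposition~\ref{prop:action}, $\pi([\hat N,E])\le[N,H]\le N'$, and hence $[\hat N,E]\le SZ$.

Let $\bar E=E/S$, $A=\hat N/S$ and $\bar Z=SZ/S$. Then $\bar Z$ is central in $\bar E$, $A$ is normal of exponent $p$, and $[A,\bar E]\le\bar Z\le A$. Let $g,h\in H$ with $[g,h]\in N$, let $\hat g,\hat h\in E$ be lifts, and let $u,v$ be their images in $\bar E$. Then $[\hat g,\hat h]\in\hat N$, so $[u,v]\in A$, and $(uv)^p=u^pv^p$ by Lemma~\ref{lem:class3}. The two sides are the images of $(\hat g\hat h)^p=f(gh)$ and $\hat g^{\,p}\hat h^{\,p}=f(g)+f(h)$ under $Z\to\bar Z$, and this map is injective because $S\cap Z=1$.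
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:abstract}]
Let $N$ be a proper normal subgroup of $H$ that is projective. It satisfies $[N,H]\le N'$ by Proposition~\ref{prop:action} and is additive by Proposition~\ref{prop:additive}. By Proposition~\ref{prop:reduction}(b), $N=N'$. This proves (b), and (a) follows as noted in Section~\ref{sec:intro}.
\end{proof}

\begin{remark}\label{rem:small}
Property (S) was used only for indicator functions, and the hypothesis $p\ge5$ only in Lemma~\ref{lem:class3}.

For $p=2$ Theorem~\ref{thm:abstract} is false. On $H=C_2\times C_2$ a class function is any function with $f(1)=0$. The groups $C_2^3$, the dihedral group of order $8$, $C_4\times C_2$ and the quaternion group, modulo a central subgroup of order $2$ containing all squares, realize power functions that equal $1$ on $0$, $1$, $2$ and $3$ of the involutions of $H$. The automorphisms of $H$ permute the three involutions arbitrarily, so $H$ has property (S); yet it has normal subgroups of order $2$.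

For $p=3$ Proposition~\ref{prop:additive} is false. Let $E=\mathbb{F}_3^3\rtimes\langle t\rangle$ with $t$ permuting the coordinates cyclically, let $Z$ be the diagonal, and let $A_0\ge Z$ be the subgroup of vectors with coordinate sum $0$. All cubes in $E$ lie in $Z$, so $H=E/Z$ has exponent $3$, and $N=A_0/Z$ is a normal subgroup of order $3$ on which the power function vanishes. For $a=(1,0,0)$ we have $[a,t]\in A_0$ and $a^3=t^3=1$, but $(at)^3=(1,1,1)$.
\end{remark}

\section{Property (S) for $B(m,p)$}\label{sec:S}

Let $n\ge665$ be odd, $1<m<\infty$, and let $F$ be free on $a_1,\dots,a_m$. Let $\mathcal{E}=\{A_j\}$ be Adian's countable set of elementary periods, the system of representatives chosen over all ranks; the $A_j$ are words in $a_1,\dots,a_m$. We need only the following two facts about them.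

\begin{theorem}[{Adian \cite[Ch.~VI]{Adian}}]\label{thm:A}
We have $B(m,n)=\langle a_1,\dots,a_m\mid A_j^n=1,\ A_j\in\mathcal{E}\rangle$, and every element of $B(m,n)$ is conjugate in $B(m,n)$ to a power of some $A_j\in\mathcal{E}$.
\end{theorem}

\begin{theorem}[Adian--Atabekyan \cite{AA}]\label{thm:AA}
Let $D$ be an abelian group generated by elements $d_j$ indexed as $\mathcal{E}$. Let $A_D(m,n)$ be the group with generators $a_1,\dots,a_m$ and the $d_j$, and with relations those of $D$, $[a_i,d_j]=1$ and $A_j^n=d_j$. Then the natural map $D\to A_D(m,n)$ is injective, and $A_D(m,n)/D\cong B(m,n)$.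
\end{theorem}

By Theorem~\ref{thm:A} a class function is determined by its values on the $A_j$, and by Theorem~\ref{thm:AA} the $p$-th powers of the $A_j$ can be prescribed in a central extension. This will give (S) in finite rank. In infinite rank the extensions built for finite sets of generators have to be glued, and an extension with a given power function does not come with the compatibility that gluing needs. We therefore encode the extension by an object that is determined by $f$. For a set $X$ let $F_X$ be the free group on $X$, let $B(X)=F_X/F_X^p$, and write $\bar w$ for the image of $w\in F_X$ in $B(X)$.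

\begin{lemma}\label{lem:lambda}
Let $f$ be a class function on $B(X)$. There is at most one homomorphism $\lambda\colon F_X^p\to\mathbb{F}_p$ with
\begin{equation}\label{eq:lambda}
\lambda(w^p)=f(\bar w)\qquad(w\in F_X).
\end{equation}
If it exists, then $f$ is the power function of a central extension of $B(X)$ by $\mathbb{F}_p$.
\end{lemma}

\begin{proof}
Uniqueness holds because the elements $w^p$ generate $F_X^p$. Let $\lambda$ satisfy \eqref{eq:lambda} and let $t\in F_X$. The homomorphisms $r\mapsto\lambda(trt^{-1})$ and $\lambda$ agree on each generator $w^p$, since $\lambda((twt^{-1})^p)=f(\bar t\bar w\bar t^{-1})=f(\bar w)$; so they are equal. Hence $M=\{(r,-\lambda(r)):r\in F_X^p\}$ is a normal subgroup of $F_X\times\mathbb{F}_p$. It meets the central factor $\mathbb{F}_p$ trivially, and its projection to $F_X$ is $F_X^p$. So $E=(F_X\times\mathbb{F}_p)/M$ is a central extension of $B(X)$ by $\mathbb{F}_p$. The coset $(w,0)M$ is a lift of $\bar w$, and its $p$-th power is $(w^p,0)M=(1,\lambda(w^p))M$, which is $f(\bar w)$.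
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:S}]
Let $|X|=m$ and let $f$ be a class function on $B(X)=B(m,p)$. By Lemma~\ref{lem:lambda} it suffices to construct $\lambda$ satisfying \eqref{eq:lambda}.

\emph{Finite $X=\{a_1,\dots,a_m\}$.} Put $d_j=f(\bar A_j)$, and let $D$ be the subgroup of $\mathbb{F}_p$ generated by the $d_j$. By Theorem~\ref{thm:AA} with $n=p$ we may regard $D$ as a subgroup of $A_D(m,p)$. It is central, since the $d_j$ commute with one another and with the $a_i$, and the quotient $A_D(m,p)/D$ has exponent $p$. Let $\psi\colon F_X\to A_D(m,p)$ be the homomorphism $a_i\mapsto a_i$. Then $\psi(F_X^p)\le D$, and we let $\lambda\colon F_X^p\to D\le\mathbb{F}_p$ be the restriction of $\psi$. Given $w\in F_X$, Theorem~\ref{thm:A} provides $j$, $k$, $t\in F_X$ and $r\in F_X^p$ with $w=tA_j^kt^{-1}r$. The element $\psi(r)\in D$ is central and $\psi(r)^p=1$, so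
\[
\lambda(w^p)=\psi(w)^p=\psi(t)\,\psi(A_j^p)^k\,\psi(t)^{-1}=kd_j=kf(\bar A_j)=f(\bar w),
\]
where $D$ is written additively.

\emph{Infinite $X$.} Let $Y$ run over the finite subsets of $X$ with $|Y|\ge2$. The composite of $f$ with the natural homomorphism $B(Y)\to B(X)$ is a class function on $B(Y)$. By the finite case there is a homomorphism $\lambda_Y\colon F_Y^p\to\mathbb{F}_p$ with $\lambda_Y(w^p)=f(\bar w)$ for all $w\in F_Y$. If $Y\subset Y'$, then $\lambda_{Y'}$ and $\lambda_Y$ agree on the generators $w^p$ of $F_Y^p$, hence on $F_Y^p$. A product of finitely many $p$-th powers involves finitely many letters, so $F_X^p$ is the directed union of the subgroups $F_Y^p$. Therefore the $\lambda_Y$ define a homomorphism $\lambda$ on $F_X^p$, and it satisfies \eqref{eq:lambda} because every $w\in F_X$ lies in some $F_Y$.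
\end{proof}

Together with Theorem~\ref{thm:abstract}(a), this proves Theorem~\ref{thm:main}.

\section{Subgroups of $B(m,p)$}\label{sec:subgroups}

A subgroup $M$ of a group $B$ is \emph{conjugacy-closed} if any two elements of $M$ that are conjugate in $B$ are conjugate in $M$.

\begin{corollary}\label{cor:subgroups}
Let $p\ge665$ be a prime, $m\ge2$ and $B=B(m,p)$.
\begin{enumerate}
\item[(a)] If $N\le M\le B$, $N\ne M$, and both $N$ and $M$ are free periodic of period $p$, then $N$ is not normal in $M$.
\item[(b)] If $M\le B$ is conjugacy-closed, then no nontrivial proper normal subgroup of $M$ is free periodic of period $p$.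
\end{enumerate}
\end{corollary}

\begin{proof}
(a) If $M$ had rank $1$, it would have order $p$ and no nontrivial proper subgroup. So $M$ has rank $\ge2$, and Theorem~\ref{thm:main} applies to $M$.

(b) By Theorem~\ref{thm:abstract}(a) it suffices to show that $M$ has property (S). Power functions restrict to subgroups, so the point is to extend a class function $f$ on $M$ to $B$. Put $\tilde f(x)=f(x')$ if $x$ is conjugate in $B$ to $x'\in M$, and $\tilde f(x)=0$ if $x$ is not conjugate into $M$. Two choices of $x'$ are conjugate in $B$, hence in $M$, so $\tilde f$ is well defined; it is conjugation invariant and extends $f$. If $x\sim x'\in M$, then $x^k\sim x'^{\,k}\in M$ and $\tilde f(x^k)=k\tilde f(x)$. If $x$ is not conjugate into $M$, then neither is $x^k$ for $k\not\equiv0\pmod p$, while $\tilde f(1)=f(1)=0$. So $\tilde f$ is a class function. By Theorem~\ref{thm:S} it is the power function of a central extension $\pi\colon E\to B$, and $\pi^{-1}(M)\to M$ is a central extension of $M$ with power function $f$.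
\end{proof}

\begin{thebibliography}{9}

\bibitem{Adian}
S.~I.~Adian, \emph{The Burnside Problem and Identities in Groups}, Nauka, 1975; Springer, 1979.

\bibitem{AA}
S.~I.~Adian and V.~S.~Atabekyan, \emph{Central extensions of free periodic groups}, Sb. Math. \textbf{209} (2018), 1677--1689.

\bibitem{Kourovka}
\emph{The Kourovka Notebook}.

\bibitem{Normalizers}
``Let $B(m,n)$ be a free periodic group of arbitrary rank $m$ with period $n$. In this paper, we prove that for all odd numbers $n\ge1003$ the normalizer of any \dots'', \texttt{https://geodesic.mathdoc.fr/item/FPM\_2009\_15\_1\_a0}.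

\end{thebibliography}
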